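# The non-factors of the Thue–Morse word form a linear context-free language

## Guessing "not context-free", and three tests

Let $\Sigma=\{0,1\}$. The Thue–Morse word is
$$\mathbf t=t_0t_1t_2\cdots=0110100110010110\cdots ,$$
where $t_n$ is the parity of the number of $1$'s in the binary expansion of $n$. Equivalently,
$$t_0=0,\qquad t_{2n}=t_n,\qquad t_{2n+1}=1-t_n. \tag{1}$$
Let $S$ be the set of factors of $\mathbf t$, that is, of all finite words $t_it_{i+1}\cdots t_{j-1}$ with $0\le i\le j$. Is the complement $\Sigma^*\setminus S$ a context-free language?

Most people would first say no. A context-free grammar can match letters in one nested way, like brackets, whereas $\mathbf t$ is built by doubling again and again. Let us test this guess on three simple cases.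

**Test 1: one letter.** Over a one-letter alphabet every context-free language is regular. The set $\{0^{2^n}:n\ge0\}$ is not regular, because its word lengths have unbounded gaps, so its complement is not regular either, hence not context-free. Here doubling does spoil the complement, and the guess looks good.

**Test 2: the set $S$ itself.** We show that $S$ is not context-free. This needs some facts about $\mathbf t$ that we shall use all through the lecture. Let $\mu$ be the morphism $\mu(0)=01$, $\mu(1)=10$. By (1), $t_{2n}t_{2n+1}=\mu(t_n)$, so $\mu(\mathbf t)=\mathbf t$ and $\mathbf t$ is a concatenation of *blocks* $01$ and $10$, one starting at each even position. In particular $S$ is closed under $\mu$; it is also closed under taking factors.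

**Lemma 1 (blocks).** (a) $000,111\notin S$. (b) $01010,10101\notin S$. (c) Every $w\in S$ with $|w|\ge5$ contains $00$ or $11$, and all occurrences of $w$ in $\mathbf t$ start at positions of the same parity.

*Proof.* (a) Three consecutive letters of $\mathbf t$ contain a block, and a block has two different letters.

(b) Suppose that $01010$ occurs in $\mathbf t$. If it starts at an even position, the cut into blocks is $01|01|0$, and the last block, which starts with $0$, is also $01$. So three consecutive blocks are $\mu(0)$, and $000\in S$. If it starts at an odd position, the cut is $0|10|10$, and the first block, which ends with $0$, is $10$. So $111\in S$. Both contradict (a). For $10101$ exchange the letters: $10|10|1$ gives $111$, and $1|01|01$ gives $000$.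

(c) A word of length at least $5$ without $00$ and $11$ alternates, so it contains $01010$ or $10101$, which (b) excludes. Since $00$ and $11$ are not blocks, they occur in $\mathbf t$ only at odd positions. If $w$ has $00$ or $11$ at offset $s$, then every occurrence of $w$ starts at a position of parity $s+1$. $\square$

Now suppose that $S$ were context-free. As $S$ is infinite, the pumping lemma gives words with $uv^nxy^nz\in S$ for all $n\ge 0$ and $vy$ nonempty. As $S$ is closed under factors, there is a nonempty word all of whose powers lie in $S$. Let $v$ be a shortest such word.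

If $|v|$ is odd, look at an occurrence of $v^6$. It contains $v^5$ at two positions that differ by $|v|$, so have different parity. As $|v^5|\ge5$, this contradicts Lemma 1(c).

If $|v|$ is even, write $v=ax$ with $a\in\Sigma$ and look, for each $n$, at an occurrence of $v^{n+1}=a(xa)^nx$. If it starts at an even position, it consists of full blocks, so $v=\mu(v')$ and $v'^{\,n+1}\in S$. If it starts at an odd position, then $(xa)^n$ starts at an even position, so for $n\ge1$ we get $xa=\mu(v'')$ and $v''^{\,n}\in S$. One of the two cases happens for infinitely many $n$. It yields a word of length $|v|/2$ all of whose powers lie in $S$, which contradicts the choice of $v$.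

So $S$ is not context-free. Since context-free languages are not closed under complement, this does not settle the question, but it again fits the guess.

**Test 3: prefixes.** Let $T$ be the set of prefixes of $\mathbf t$. Jean Berstel proved that $\Sigma^*\setminus T$ is context-free. Here is a direct argument. By induction on the index, (1) shows that $w=w_0\cdots w_{n-1}$ is a prefix of $\mathbf t$ unless one of the following holds: $w_0=1$; or $w_{2i}\ne w_i$ for some $i\ge1$ with $2i<n$; or $w_{2i+1}=w_i$ for some $i\ge0$ with $2i+1<n$. Conversely, each of these prevents $w$ from being a prefix. In the second case $w=x\,a\,y\,b\,s$ with letters $a\ne b$ and $|x|=|y|+1$. The words $x\,a\,y$ come from the productions $M_a\to dM_ae\mid da$ $(d,e\in\Sigma)$, and the case is $M_01\Sigma^*\cup M_10\Sigma^*$. In the third case $w=x\,a\,y\,a\,s$ with $|x|=|y|$, and $N_a\to dN_ae\mid a$ does the same job. So the complement of $T$ is context-free, against the spirit of the guess: one *witness* of failure suffices, and a witness needs only one count.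

Does this argument carry over to factors? It stops at the word "index". If $w$ occurs at position $s$ of $\mathbf t$, the rule $t_{2n}=t_n$ compares the letters of $w$ with indices $2n-s$ and $n-s$. Both are indices of $w$ only if $s\le n$ and $2n<s+|w|$, so $s<|w|$ is needed. Every factor also occurs arbitrarily far to the right (we check this in the next section), so no relation between letters at $i$ and $2i$ of the word is forced. A factor has lost its origin, and we need a witness that does not mention it.

Such witnesses exist, and the guess turns out to be wrong: $\Sigma^*\setminus S$ is context-free, even linear (Theorem 1). It is however inherently ambiguous (Theorem 2).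

We recall the terms. A grammar is **linear** if every right-hand side contains at most one nonterminal; for instance $A\to 0A1\mid 01$ is linear and generates $\{0^n1^n:n\ge1\}$. A context-free grammar is **unambiguous** if each word that it generates has only one derivation tree. A context-free language is **inherently ambiguous** if no context-free grammar for it is unambiguous; a textbook example is $\{a^ib^jc^k: i=j\text{ or }j=k\}$.

## Complements and reversals in $\mathbf t$

From now on arithmetic on letters is mod $2$, and $\bar a=a+1$. Write $\bar w$ for the letterwise complement of $w$ and $w^R$ for its reversal. Note that $\mu(\bar w)=\overline{\mu(w)}$. For $0\le r<2^j$ and $m\ge0$,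
$$t_{m2^j+r}=t_m+t_r,\qquad t_{2^j-1-r}=t_r+j,\qquad \mu^j(a)=(a+t_0)(a+t_1)\cdots(a+t_{2^j-1}). \tag{2}$$
For the first formula, the binary expansion of $m2^j+r$ is that of $m$ followed by the $j$ binary digits of $r$. For the second, passing from $r$ to $2^j-1-r$ flips all $j$ digits, so the digit sums of the two numbers add up to $j$. The third is an induction on $j$: $\mu$ replaces $a+t_i$ by the two letters $a+t_i,\ a+t_i+1$, which are $a+t_{2i},\ a+t_{2i+1}$.

We read off four consequences.

First, the letter of $\mu^k(a)^R$ with index $r$ is $a+t_{2^k-1-r}=a+t_r+k$. Hence $\mu^k(a)^R=\mu^k(a)$ for $k$ even and $\mu^k(a)^R=\mu^k(\bar a)$ for $k$ odd. For example $\mu^2(1)=1001$ is a palindrome, and $\mu(1)^R=01=\mu(0)$.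

Second, $\mu^k(a)$ begins with $a$, and it ends with $a$ for $k$ even and with $\bar a$ for $k$ odd.

Third, $S$ is closed under complement: a factor lies in some $t_0\cdots t_{2^N-1}$, and $t_{2^N+r}=t_1+t_r=\bar t_r$ for $0\le r<2^N$.

Fourth, $t_{3\cdot2^N+r}=t_3+t_r=t_r$ for $0\le r<2^N$. So an occurrence inside $t_0\cdots t_{2^N-1}$ may be shifted by $3\cdot2^N$. Since $N$ may be taken as large as we like, every factor occurs arbitrarily far to the right.

## Forbidden words from undoing $\mu$

Which short words are not factors? Up to length $4$, let us just exclude $000$ and $111$ for now. Among words of length $5$ that start with $0$ and avoid $000$ and $111$ there are eight: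
$$00100,\ 00101,\ 00110,\ 01001,\ 01010,\ 01011,\ 01100,\ 01101 .$$
Six of them occur in $\mathbf t=0110100110010110\cdots$: the words $00101$, $00110$, $01001$, $01011$, $01100$, $01101$ start at positions $9,5,3,10,6,0$. The word $01010$ is excluded by Lemma 1(b), and $00100$ is excluded because its two factors $00$ are at distance $3$ while $00$ occurs only at odd positions. With complements, the new forbidden words of length $5$ are
$$F_0=\{00100,\ 11011,\ 01010,\ 10101\}.$$

Longer forbidden words come from shorter ones. Take $00100$, apply $\mu$ and cut one letter at each end: $1\,01\,10\,01\,0=10110010$. This is not a factor: it contains $11$ at offset $2$, so it would have to start at an odd position. Then its blocks would be cut as $1|01|10|01|0$, and undoing $\mu$ would give $00100\in S$. The same operation applied to $000$ gives $1010=t_2t_3t_4t_5\in S$. It fails there because $1010$ contains neither $00$ nor $11$, so nothing fixes the cut into blocks. One more letter on either side gives $01010$ or $10101$, which are in $F_0$. So $000$ and $111$ need separate treatment, and the rest can be iterated.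

**Definition.** For $u=avb$ with $a,b\in\Sigma$, $v\in\Sigma^*$, put $\varphi(u)=\bar a\,\mu(v)\,b$. This is the last letter of $\mu(a)$, then $\mu(v)$, then the first letter of $\mu(b)$. Put $F_k=\varphi^k(F_0)$ and $F=\{000,111\}\cup\bigcup_{k\ge0}F_k$.

For instance $\varphi(00100)=10110010$ as above. In general
$$F_k=\{c\,\mu^k(a\bar aa)\,c: a,c\in\Sigma\}\ (k\text{ even}),\qquad F_k=\{c\,\mu^k(a\bar aa)\,\bar c: a,c\in\Sigma\}\ (k\text{ odd}). \tag{3}$$
For $k=0$ the four words $c\,a\bar aa\,c$ are exactly those of $F_0$. For the induction step, $\varphi(c\,\mu^k(a\bar aa)\,d)=\bar c\,\mu^{k+1}(a\bar aa)\,d$. If $d=c$, the end letters become $\bar c,c$, which are different; if $d=\bar c$, they become $\bar c,\bar c$, which are equal. The words of $F_k$ have length $3\cdot2^k+2$, that is $5,8,14,26,\dots$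

**Lemma 2 (completeness).** Every word containing no element of $F$ as a factor is in $S$.

*Proof.* We use induction on $|w|$. The words of length at most $3$ other than $000,111$ are factors of $0110100110=t_0\cdots t_9$; the six of length $3$ appear there as $011,110,101,010,100,001$. Let now $|w|\ge4$, and let $w$ contain no element of $F$.

**Step 1: fix a cut into blocks.** Call $i$ a *square position* if $w_i=w_{i+1}$. If there is none, $w$ alternates. Since $w$ avoids $01010$ and $10101$, its length is $4$, and $w\in\{0101,1010\}=\{\mu(00),\mu(11)\}\subset S$. So assume that there is a square position. Let $i<i'$ be consecutive square positions, if there are two.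

* If $i'-i=1$, then $w_i=w_{i+1}=w_{i+2}$, so $w$ contains $000$ or $111$.
* If $i'-i=3$, then $w_i\cdots w_{i+4}=aa\bar aaa$, which is $00100$ or $11011$.
* If $i'-i\ge5$, then $w_{i+1}\cdots w_{i'}$ alternates and has length at least $5$, so $w$ contains $01010$ or $10101$.

All of these are excluded, so $i'-i\in\{2,4\}$. Hence all square positions have the same parity. Cut $w$ into pairs of positions $(s,s+1)$ with $s$ of the opposite parity. Each pair consists of two different letters, so
$$w=\alpha\,\mu(v)\,\beta,\qquad \alpha,\beta\in\{\varepsilon,0,1\},$$
where $\alpha,\beta$ are the possible single letters left over at the ends.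

**Step 2: undo $\mu$.** Let $v'$ be $v$, preceded by the letter $\bar\alpha$ if $\alpha\ne\varepsilon$ and followed by the letter $\beta$ if $\beta\ne\varepsilon$. As $\mu(\bar\alpha)$ ends with $\alpha$ and $\mu(\beta)$ begins with $\beta$, the word $w$ is a factor of $\mu(v')$: delete the first letter of $\mu(v')$ if $\alpha\ne\varepsilon$ and the last if $\beta\ne\varepsilon$. Since $|w|\ge4$, we have $|v|\ge1$, and so $|v'|=|w|-|v|<|w|$. If $v'$ contains no element of $F$, then $v'\in S$ by induction, so $\mu(v')\in S$ and $w\in S$.

**Step 3: show that $v'$ contains no element of $F$.** Suppose that $v'$ contains $u\in F$. The inner letters of this occurrence of $u$ are neither the first nor the last letter of $v'$, so their blocks are complete in $w$. Moreover $w$ contains at least the last letter of the block of the first letter of $u$, and at least the first letter of the block of the last letter of $u$. So $w$ contains $\varphi(u)$. If $u\in F_k$, then $\varphi(u)\in F_{k+1}\subseteq F$, a contradiction.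

Let $u=000$. If the block of the first $0$ of $u$ is complete in $w$, then $w$ contains $01\,01\,0\in F_0$. If the block of the last $0$ is complete in $w$, then $w$ contains $1\,01\,01\in F_0$. Both are excluded. If neither is complete, these letters are the first and the last letter of $v'$, so $v'=000$ and $w=1010$, which has no square position; but we are in the case where there is one. For $u=111$ exchange $0$ and $1$. $\square$

So a word outside $S$ always contains a word of $F$, and this is a witness that needs no origin.

## Folding the forbidden words at one third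

Can a grammar produce the witnesses? The set $F$ itself is not context-free: by the pumping lemma an infinite context-free language has words of lengths $L, L+d, L+2d,\dots$ for some $d\ge1$, but the lengths $3$ and $3\cdot2^k+2$ of words in $F$ have unbounded gaps. A direct use of $F$ stops here.

But we do not need $F$. Any context-free set $D$ with
$$F\subseteq D\subseteq\Sigma^*\setminus S$$
serves as well. Indeed, words outside $S$ contain a word of $F\subseteq D$ by Lemma 2, and words of $S$ contain no word of $D$ because $S$ is closed under factors. So we may enlarge $F$, as long as we never include a factor of $\mathbf t$.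

To find $D$, look at the inside of a word of $F_k$, with $a=0$:
$$\mu^k(010)=\mu^k(0)\cdot\mu^k(10)=\mu^k(0)\cdot\mu(z),\qquad z=\mu^k(1).$$
The right part is the $\mu$-image of $z$, and the left part is a mirror image of $z$ or of $\bar z$, by the reversal rule: $\mu^k(0)=\bar z^R$ for $k$ even and $\mu^k(0)=z^R$ for $k$ odd. Fold the word at the point between the two parts. Then the letter at distance $i$ to the left determines the two letters at distances $2i,2i+1$ to the right. These dependencies are nested, so a grammar can produce them. What it cannot keep is the condition $z=\mu^k(1)$. So let us forget that condition.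

Forgetting it completely is too much. The shape $c\,\bar z^R\mu(z)\,c$ with $c=1$, $z=10$ gives $1\cdot10\cdot1001\cdot1=11010011=t_1\cdots t_8\in S$. The shape $c\,z^R\mu(z)\,\bar c$ with $c=0$, $z=1$ gives $0\cdot1\cdot10\cdot1=01101=t_0\cdots t_4\in S$. Now $\mu^k(1)$ ends with $1$ for $k$ even and with $0$ for $k$ odd, and in both bad examples the last letter of $z$ is the wrong one for its shape. This suggests that we keep only the first and the last letter of $z$.

**Definition.** Let
$$D_0=\{\,c\,\bar z^{R}\mu(z)\,c:\ c\in\Sigma,\ z\in 1\Sigma^*\cap\Sigma^*1\,\},\qquad D_1=\{\,c\,z^{R}\mu(z)\,\bar c:\ c\in\Sigma,\ z\in 1\Sigma^*\cap\Sigma^*0\,\},$$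
and $\overline{D_\sigma}=\{\bar w:w\in D_\sigma\}$ for $\sigma\in\{0,1\}$.

For instance, $z=1$ gives $00100,10101\in D_0$, and $z=10$ gives $c\,01\,1001\,\bar c\in D_1$, which are two words of $F_1$. There are words beyond $F$: $z=101$, $c=0$ gives $0\cdot010\cdot100110\cdot0=00101001100\in D_0$, of length $11$. It is not a factor of $\mathbf t$, as it contains $01010$.

**Theorem 1.** $\{0,1\}^*\setminus S=\Sigma^*\big(\{000,111\}\cup D_0\cup D_1\cup\overline{D_0}\cup\overline{D_1}\big)\Sigma^*$. This is a linear context-free language.

Three things are to be shown: a linear grammar exists, $F$ is covered (Lemma 3), and no word of the four sets is a factor of $\mathbf t$ (Lemma 4). The first two are short.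

**The grammar.** If $z=z_0\cdots z_{\ell-1}$, then
$$\bar z^R\mu(z)=\bar z_{\ell-1}\cdots\bar z_0\;\mu(z_0)\cdots\mu(z_{\ell-1}),$$
so appending a letter $1$ to $z$ wraps the word into $0\cdots10$, and appending $0$ wraps it into $1\cdots01$. Let $C$ generate $\bar z^R\mu(z)$ for all $z\in1\Sigma^*$, and let $B$ generate it for those $z$ that also end with $1$. Then $D_0$ is generated from $A$ by
$$A\to 0B0\mid 1B1,\qquad B\to 0C10\mid 010,\qquad C\to 0C10\mid 1C01\mid 010 .$$
Likewise, in $z^R\mu(z)$ appending $0$ wraps into $0\cdots01$ and appending $1$ wraps into $1\cdots10$. With $C'$ for $z\in1\Sigma^*$ and $B'$ for those that also end with $0$, the set $D_1$ is generated from $A'$ by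
$$A'\to 0B'1\mid 1B'0,\qquad B'\to 0C'01,\qquad C'\to 0C'01\mid 1C'10\mid 110 .$$
Exchanging $0\leftrightarrow1$ gives grammars for $\overline{D_0}$ and $\overline{D_1}$, with start symbols $\hat A,\hat A'$ and their own nonterminals. Finally, with start symbol $I$, add
$$I\to 0I\mid 1I\mid J,\qquad J\to J0\mid J1\mid 000\mid111\mid A\mid A'\mid\hat A\mid \hat A'.$$
Every right-hand side has at most one nonterminal, so this is a linear grammar for the right-hand side of Theorem 1.

**Lemma 3.** $F\subseteq\{000,111\}\cup D_0\cup D_1\cup\overline{D_0}\cup\overline{D_1}$.

*Proof.* The union on the right is closed under complement. By (3), an element of $F_k$ is, up to complement, $c\,\mu^k(010)\,d$ with $d=c$ for $k$ even and $d=\bar c$ for $k$ odd. Let $z=\mu^k(1)$, so $\mu(z)=\mu^k(\mu(1))=\mu^k(10)$.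

If $k$ is even, $z$ begins and ends with $1$, and $\bar z^R=\mu^k(0)^R=\mu^k(0)$. So $c\,\mu^k(010)\,c=c\,\bar z^R\mu(z)\,c\in D_0$.

If $k$ is odd, $z$ begins with $1$ and ends with $0$, and $z^R=\mu^k(1)^R=\mu^k(0)$. So $c\,\mu^k(010)\,\bar c=c\,z^R\mu(z)\,\bar c\in D_1$. $\square$

## What a fold inside $\mathbf t$ looks like

It remains to see that having kept only two letters of $z$ was enough. Choose a position $p$ in $\mathbf t$ and fold there: read $X_i=t_{p-1-i}$ to the left and $Y_i=t_{p+i}$ to the right. A word of $D_\sigma$ with fold at $p$ says that $Y_{2i}$ follows $X_i$ (complemented if $\sigma=0$) for $i<\ell$ and that at $i=\ell$ this breaks for the first time. So we should compute, for given $p$, where it first breaks.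

Here are two cases by hand. Let $p=4$ and $\sigma=0$. To the left we read $0,1,1,0$, with complement $Z=1,0,0,1$; to the right $Y=1,0,0,1,1,0,\dots$. Then $Y_0=Z_0$, $Y_2=Z_1$, but $Y_4=1\ne0=Z_2$. So $\ell=2$ and $Z_{\ell-1}=0$. This is the factor $11010011$ from above; its $z=10$ does not end with $1$, as $D_0$ would require.

Let $p=22$ and $\sigma=1$. To the left, from $t_{21}$ down to $t_{18}$, we read $Z=1,0,1,0$; to the right $Y=t_{22}t_{23}\cdots t_{28}=1,0,0,1,1,0,1$. Then $Y_0=Z_0$, $Y_2=Z_1$, $Y_4=Z_2$, $Y_6=1\neq 0=Z_3$. So $\ell=3$ and $Z_{\ell-1}=1$. The corresponding factor is $t_{18}\cdots t_{28}=0\cdot101\cdot100110\cdot1$, which has the shape of $D_1$ with $z=101$; but $z$ does not end with $0$, as $D_1$ would require.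

In general, write $p=2^jq$ with $q$ odd. The proof shows that $t_p=Z_0=1$ forces $j\equiv\sigma\pmod 2$. It then shows that, unless $j=0$, the first break is at $\ell=2^{j-1}$ or $\ell=3\cdot2^{j-1}$, and that the letter $Z_{\ell-1}$ just before it again is the parity of $j$, so $Z_{\ell-1}=\sigma$. A word of $D_\sigma$ has $1+\sigma$ there.

**Lemma 4 (soundness).** $(D_0\cup D_1\cup\overline{D_0}\cup\overline{D_1})\cap S=\emptyset$.

*Proof.* As $S$ is closed under complement, it suffices to treat $D_\sigma$, $\sigma\in\{0,1\}$. Suppose that $w\in D_\sigma$, built from $c$ and $z=z_0\cdots z_{\ell-1}$ with $\ell\ge1$, occurs in $\mathbf t$. Let $p\ge1$ be the position where its factor $\mu(z)$ starts.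

**Step 1: move the occurrence to the right, so that all indices below are nonnegative.** Choose $N$ so that the occurrence lies in $t_0\cdots t_{2^N-1}$. Then $0<p<2^N$, so $j=v_2(p)$, the exponent of $2$ in $p$, satisfies $j<N$. Shift the occurrence by $3\cdot2^N$. The exponent $j$ is unchanged, and the odd number $q=p/2^j$ grows by $3\cdot2^{N-j}\ge6$. So from now on $p=2^jq$ with $q$ odd and $q\ge6$.

**Step 2: translate membership in $D_\sigma$ into equations.** Put
$$X_i=t_{p-1-i},\qquad Y_i=t_{p+i},\qquad Z_i=X_i+1+\sigma .$$
For $i<\ell$ we have $X_i=\bar z_i$ if $\sigma=0$ and $X_i=z_i$ if $\sigma=1$, so $Z_i=z_i$ in both cases. Next, $X_\ell=c$, hence $Z_\ell=c+1+\sigma$; and the last letter of $w$ is $Y_{2\ell}=c+\sigma$. Since the letters $Y_0\cdots Y_{2\ell-1}$ are $\mu(z)$, we obtain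
$$Y_{2i}=Z_i\ \text{ and }\ Y_{2i+1}=Z_i+1\qquad(0\le i<\ell), \tag{4}$$
$$Y_{2\ell}=Z_\ell+1, \tag{5}$$
$$Z_0=1, \tag{6}$$
$$Z_{\ell-1}=1+\sigma . \tag{7}$$
Equation (6) is the first letter of $z$, and (7) is its last letter: $1$ for $\sigma=0$ and $0$ for $\sigma=1$. By (4) and (5), $\ell$ is the least $i$ with $Y_{2i}\ne Z_i$.

**Step 3: express $Y$ and $Z$ near the fold, and find the parity of $j$.** Let $0\le r<2^j$. For $m\in\{0,1,2,3\}$ we have $p+m2^j+r=(q+m)2^j+r$. For $m\in\{0,1\}$ we have $p-1-m2^j-r=(q-1-m)2^j+(2^j-1-r)$, which is nonnegative as $q\ge6$. By (2),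
$$Y_{m2^j+r}=t_{q+m}+t_r,\qquad Z_{m2^j+r}=t_{q-1-m}+t_r+j+1+\sigma . \tag{8}$$
From (4) and (6), $1=Z_0=Y_0=t_q$. As $q$ is odd, $t_{q-1}t_q$ is a block, so $t_{q-1}=0$. Now (8) with $m=r=0$ reads $1=Z_0=j+1+\sigma$, that is, $j\equiv\sigma\pmod2$. Hence
$$Z_{m2^j+r}=t_{q-1-m}+t_r+1;\qquad\text{in particular } Z_i=1+t_i\ \text{ for }0\le i<2^j. \tag{9}$$
Two cases remain, according to $t_{q+1}$.

**Step 4: the case $t_{q+1}=1$; the first break is at $2^{j-1}$.** If $j=0$, then $Y_1=t_{q+1}=1$ by (8), while (4) with $i=0$ gives $Y_1=Z_0+1=0$, a contradiction. Let $j\ge1$.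

* For $i<2^{j-1}$ we have $2i<2^j$, so $Y_{2i}=t_q+t_{2i}=1+t_i=Z_i$.
* For $i=2^{j-1}$ we have $Y_{2i}=Y_{2^j}=t_{q+1}+t_0=1$, but $Z_i=1+t_{2^{j-1}}=1+1=0$.

So $\ell=2^{j-1}$. By (9) and the second formula in (2), with $t_{2^{j-1}-1}=t_0+(j-1)=j-1$,
$$Z_{\ell-1}=1+t_{2^{j-1}-1}=1+(j-1)=j=\sigma \pmod 2,$$
which contradicts (7).

**Step 5: the case $t_{q+1}=0$; collect the letters around $q$.** Let $h=(q-1)/2$. Then $t_h=t_{q-1}=0$ and $t_{h+1}=t_{2h+2}=t_{q+1}=0$. Since $000\notin S$, we have $t_{h-1}=t_{h+2}=1$. Therefore
$$t_{q-2}=t_{2(h-1)+1}=\bar t_{h-1}=0,\qquad t_{q+2}=t_{2(h+1)+1}=\bar t_{h+1}=1,\qquad t_{q+3}=t_{2(h+2)}=t_{h+2}=1.$$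

**Step 6: the case $t_{q+1}=0$, $j=0$.** Here (8) and (9) give $Y_2=t_{q+2}=1$ and $Z_1=t_{q-2}+t_0+1=1$. So $Y_2=Z_1$, and $\ell\ne1$ by (5). Thus $\ell\ge2$, and (4) with $i=1$ requires $Y_3=Z_1+1=0$. But $Y_3=t_{q+3}=1$, a contradiction.

**Step 7: the case $t_{q+1}=0$, $j\ge1$; the first break is at $3\cdot2^{j-1}$.**

* Let $i<2^j$. Write $2i=m2^j+r$ with $m\in\{0,1\}$ and $0\le r<2^j$. As $t_q=1$ and $t_{q+1}=0$, we have $t_{q+m}=1+t_m$. So $Y_{2i}=1+t_m+t_r=1+t_{2i}=1+t_i=Z_i$.
* Let $i=2^j+r$ with $0\le r<2^{j-1}$. Then $2i=2\cdot2^j+2r$ with $2r<2^j$, so $Y_{2i}=t_{q+2}+t_{2r}=1+t_r$. Also $Z_i=t_{q-2}+t_r+1=1+t_r$. These are equal.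
* Let $i=2^j+2^{j-1}$. Then $Y_{2i}=Y_{3\cdot2^j}=t_{q+3}+t_0=1$, but $Z_i=t_{q-2}+t_{2^{j-1}}+1=0+1+1=0$.

So $\ell=3\cdot2^{j-1}$ and $\ell-1=2^j+(2^{j-1}-1)$. By (9) with $m=1$,
$$Z_{\ell-1}=t_{q-2}+t_{2^{j-1}-1}+1=0+(j-1)+1=j=\sigma\pmod2,$$
which contradicts (7). $\square$

**Proof of Theorem 1.** By Lemma 4 and Lemma 1(a), no word of $\{000,111\}\cup D_0\cup D_1\cup\overline{D_0}\cup\overline{D_1}$ is in $S$. As $S$ is closed under factors, no word of the right-hand side is in $S$. Conversely, if $w\notin S$, then $w$ contains an element of $F$ by Lemma 2, so $w$ is in the right-hand side by Lemma 3. The linear grammar was given above. $\blacksquare$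

In particular, the complement of the set of factors of the Thue–Morse word is context-free.

## Counting factors, and inherent ambiguity

The first guess had a sound core: no unambiguous grammar works.

**Theorem 2.** The linear context-free language $\{0,1\}^*\setminus S$ is inherently ambiguous. In particular it is not deterministic context-free (and not regular).

The tool is counting. We use two classical theorems.

**Chomsky–Schützenberger theorem.** If $L\subseteq\Sigma^*$ has an unambiguous context-free grammar, then $\sum_n|L\cap\Sigma^n|\,x^n$ is algebraic over $\mathbb Q(x)$. For example $\{0^n1^n:n\ge 1\}$ gives $x^2/(1-x^2)$.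

**Pólya–Carlson theorem.** A power series with integer coefficients and radius of convergence $1$ either has the unit circle as natural boundary or is a rational function of the form $Q(x)/(1-x^d)^e$ with $Q$ a polynomial.

Having the unit circle as natural boundary means that the series extends analytically across no point of the circle. For example, $f(x)=\sum_{k\ge0}x^{2^k}$ tends to infinity as $x\to1$ along the radius. From $f(x)=x+x^2+\dots+x^{2^{n-1}}+f(x^{2^n})$ it is unbounded along the radius to every $2^n$-th root of unity. These points are dense in the circle, so the circle is a natural boundary of $f$.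

*Proof of Theorem 2.* Let $p(n)=|S\cap\Sigma^n|$. Every factor of $\mathbf t$ extends to the right, so taking the prefix of length $n$ maps $S\cap\Sigma^{n+1}$ onto $S\cap\Sigma^n$. Hence $p$ is nondecreasing.

**Step 1: a doubling rule for $p$.** We claim
$$p(2n+1)=2p(n+1)\qquad(n\ge2). \tag{10}$$
Let $w\in S$ with $|w|=2n+1\ge5$. By Lemma 1(c), the parity of the position of every occurrence of $w$ is determined by $w$. So the words of $S$ of length $2n+1$ split into two disjoint classes. Those that occur at even positions $2i$ cover $n$ full blocks and the first letter of the next one. They are exactly the words $\mu(u)$ with the last letter removed, for $u\in S\cap\Sigma^{n+1}$. Those that occur at odd positions consist of the last letter of a block and $n$ full blocks. They are exactly the words $\mu(u)$ with the first letter removed, for $u\in S\cap\Sigma^{n+1}$. In both cases $u\mapsto w$ is injective, as one letter of a block determines the block. So each class has $p(n+1)$ elements.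

**Step 2: show that $p(n)/n$ does not converge.** The only elements of $F$ of length at most $4$ are $000$ and $111$. By Lemma 2 and Lemma 1(a), the words of length $3$ or $4$ in $S$ are exactly those that avoid $000$ and $111$. So $p(3)=8-2=6$. Among the $16$ words of length $4$, three contain $000$ (namely $0000,0001,1000$) and three contain $111$, so $p(4)=10$. Starting from these, (10) with $n=2^m$, $m\ge1$, and with $n=3\cdot2^m$, $m\ge0$, gives by induction
$$p(2^m+1)=3\cdot2^m\quad(m\ge1),\qquad p(3\cdot2^m+1)=10\cdot2^m\quad(m\ge0). \tag{11}$$
Thus $p(n)/n$ has the two distinct limit points $3$ and $10/3$. Also $p(n)=O(n)$: if $2^m+1\le n\le2^{m+1}+1$ with $m\ge1$, then by monotonicity $p(n)\le p(2^{m+1}+1)=6\cdot2^m\le6n$.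

**Step 3: unambiguity would make the counting series rational.** Suppose that $\Sigma^*\setminus S$ had an unambiguous context-free grammar. Put $P(x)=\sum_np(n)x^n$. The counting series of $\Sigma^*\setminus S$ is
$$\sum_n\big(2^n-p(n)\big)x^n=\frac1{1-2x}-P(x).$$
It is algebraic by the Chomsky–Schützenberger theorem, so $P$ is algebraic over $\mathbb Q(x)$. The coefficients of $P$ are integers, and its radius of convergence is $1$ because $1\le p(n)=O(n)$.

The unit circle is not a natural boundary of $P$. To see this, let $y=P(x)$ satisfy an irreducible polynomial equation over $\mathbb Q(x)$. Outside a finite set of points $x$ (zeros of the leading coefficient and of the discriminant) the solutions $y$ are locally given by finitely many distinct analytic branches. Choose a point of the unit circle outside this finite set and a small disk around it that avoids the set. On the intersection of this disk with the open unit disk, which is connected, $P$ agrees with one branch, and that branch extends $P$ across the circle. So by the Pólya–Carlson theorem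
$$P(x)=\frac{Q(x)}{(1-x^d)^e}$$
with a polynomial $Q$.

**Step 4: rationality would make $p(n)/n$ converge.** We may take $e\ge1$, multiplying numerator and denominator by $1-x^d$ if necessary. Since $(1-x^d)^{-e}=\sum_k\binom{k+e-1}{e-1}x^{dk}$, for all large $n$ the number $p(n)$ is given by a polynomial in $n$ that depends only on $n\bmod d$. As $p(n)=O(n)$, these $d$ polynomials have degree at most $1$. So $p(n)/n\to a_r$ along $n\equiv r\pmod d$, and also $p(dk+r)/(dk)\to a_r$ as $k\to\infty$. Monotonicity gives $p(dk)\le p(dk+1)\le\dots\le p(dk+d-1)\le p(dk+d)$. Dividing by $dk$ and letting $k\to\infty$, we get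
$$a_0\le a_1\le\dots\le a_{d-1}\le a_0 .$$
So all $a_r$ are equal and $p(n)/n$ converges, which contradicts Step 2.

Hence no context-free grammar for $\Sigma^*\setminus S$ is unambiguous. The language is context-free by Theorem 1, so it is inherently ambiguous. Deterministic context-free languages, in particular regular ones, have unambiguous grammars, so it is neither deterministic context-free nor regular. $\blacksquare$
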